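# Return probabilities in ordered random environments on Cayley graphs

## Environments, walks and invariance

Throughout, $\Gamma$ is a finitely generated group and $S$ is a finite symmetric generating set with $1\notin S$.

**Definition (Cayley graph).** The graph $\mathrm{Cay}(\Gamma,S)$ has vertex set $\Gamma$, and $x\sim y$ if and only if $x^{-1}y\in S$. The group acts on it by left multiplication, $x\mapsto gx$. The vertex $1$ is written $o$, and $E$ is the edge set.

*Example.* Let $\Gamma_0=\mathbb Z_2^{*c}$ be the free product of $c$ copies of $\mathbb Z_2$, with generators $a_1,\dots,a_c$ satisfying $a_j^2=1$. Its Cayley graph is the $c$-regular tree: the neighbors of $x$ are $xa_1,\dots,xa_c$, and a reduced word is a non-backtracking path from $o$.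

**Definition (environment, invariance).** An environment is a random element $W$ of $[0,\infty)^E$. The group acts by $(gW)(e)=W(g^{-1}e)$, and the law of $W$ is $\Gamma$-invariant if $gW$ has the same law as $W$ for every $g\in\Gamma$. A pair $(W_1,W_2)$ on one probability space has a jointly invariant law if $(gW_1,gW_2)$ has the same law as $(W_1,W_2)$ for every $g$.

*Example (invariant marginals without joint invariance).* On $\mathbb Z$ with generators $\pm1$ and edges $e_k=\{k,k+1\}$, let $\xi_k$ be independent fair bits and put
$$W_1(e_k)=\xi_k,\qquad W_2(e_k)=\begin{cases}1+\xi_k,&k\ge0,\\ 2-\xi_k,&k<0.\end{cases}$$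
Both environments are i.i.d., uniform on $\{0,1\}$ and on $\{1,2\}$ respectively, so each law is invariant, and $W_1\le W_2$. The pair is not jointly invariant: $W_2-W_1$ equals $1$ at $e_0$, but takes the values $2$ and $0$ at $e_{-1}$.

**Definition (walk, return probability).** Given $W$, the walk $X_t$ crosses each incident edge $e$ at rate $W(e)$. We assume that for almost every $W$ it does not explode in finite time. The expected return probability is
$$p^W(t)=\mathbf E\bigl[\mathbf P_o[X_t=o]\bigr].$$
It depends only on the law of $W$.

*Example.* On $\mathbb Z$, pick $\sigma\in\{0,1\}$ by a fair coin, give weight $a$ to the edges $\{2k+\sigma,2k+\sigma+1\}$, $k\in\mathbb Z$, and weight $0$ to the others. The law is invariant, the walk lives on a single edge, and $p^W(t)=\frac12(1+e^{-2at})$.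

When the weights are bounded, the operator
$$L_Wf(x)=\sum_{y\sim x}W(x,y)\bigl(f(x)-f(y)\bigr),\qquad \langle L_Wf,g\rangle=\sum_{xy\in E}W(x,y)\bigl(f(x)-f(y)\bigr)\bigl(g(x)-g(y)\bigr),$$
is bounded, self-adjoint and positive on $\ell^2(\Gamma)$, jump rates are bounded, so there is no explosion, and
$$\mathbf P_x[X_t=y]=\langle e^{-tL_W}\delta_x,\delta_y\rangle. \tag{1}$$

## Mass transport and amenability

**Mass-transport principle.** Let $F(x,y)\ge0$ $(x,y\in\Gamma)$ be random variables whose joint law is invariant under $F(x,y)\mapsto F(gx,gy)$. Then $\mathbf E\sum_yF(o,y)=\mathbf E\sum_yF(y,o)$. Indeed $\mathbf EF(o,y)=\mathbf EF(y^{-1},o)$ by invariance under $g=y^{-1}$; sum over $y$. The same holds for signed $F$ if $\mathbf E\sum_y|F(o,y)|<\infty$. We read $F(x,y)$ as mass sent from $x$ to $y$: expected mass sent equals expected mass received.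

*Example.* On $\mathbb Z$ with fair bits $\xi_x$, let each $x$ with $\xi_x=1$ send mass $1$ to the first $y>x$ with $\xi_y=0$. Expected mass sent is $\frac12$. The origin receives only if $\xi_0=0$, and then the length of the run of ones just to its left, which has mean $1$; so the expected mass received is $\frac12\cdot1=\frac12$.

**Definition (amenability).** $\Gamma$ is amenable if there are finite nonempty sets $F_n\subset\Gamma$ with $|gF_n\triangle F_n|/|F_n|\to0$ for every $g\in\Gamma$ (Følner sets).

*Examples.* $\mathbb Z$ is amenable, with $F_n=\{1,\dots,n\}$. The group $\mathbb Z_2^{*c}$ with $c\ge3$ is not. A finite vertex set $K$ of the $c$-regular tree spans at most $|K|-1$ edges, so there are at least $c|K|-2(|K|-1)\ge(c-2)|K|$ pairs $(x,j)$ with $x\in K$, $xa_j\notin K$. If Følner sets existed, $K=F_n^{-1}$ would satisfy $|Ka_j\setminus K|=|a_jF_n\setminus F_n|=o(|K|)$ for each $j$, a contradiction.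

**Kesten's theorem.** If $\Gamma$ is nonamenable and $\nu$ is a symmetric probability measure whose finite support generates $\Gamma$, then convolution by $\nu$ on $\ell^2(\Gamma)$ has norm $r<1$.

## Ordered environments with separately invariant laws

Now let $\Gamma$ be infinite. Fontes and Mathieu asked: if $W_1,W_2$ are two environments, each with a $\Gamma$-invariant law and each non-explosive, defined on a common probability space with $W_1(e)\le W_2(e)$ for all edges $e$, is
$$p^{W_1}(t)\ge p^{W_2}(t)\quad\text{for all }t\ge0\,? \tag{2}$$
In words: does an environment with faster edges make the walk return less, when only the two separate laws are required to be invariant?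

**Fact A (Aldous–Lyons).** If the pair $(W_1,W_2)$ has a jointly $\Gamma$-invariant law, then (2) holds.

We use Fact A as given. The answer to the question in general is no.

**Theorem 1.** Let $c=30$, $\Gamma_0=\mathbb Z_2^{*c}$ with standard involutive generators $a_1,\dots,a_c$, and $\Gamma=\Gamma_0\times\mathbb Z_3$ with generating set $\{(a_j,i)\}_{j\le c,\,i\in\mathbb Z_3}\cup\{(1,1),(1,2)\}$. There are bounded environments $W_1\le W_2$ on a common probability space, each with $\Gamma$-invariant law, such that $p^{W_1}(t)<p^{W_2}(t)$ for $t=6\ln3$.

**Theorem 2.** Let $\Gamma$ be an infinite finitely generated group.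

(a) If $\Gamma$ is amenable, then $p^{W_1}(t)\ge p^{W_2}(t)$ for all $t\ge0$, all finite generating sets and all pairs as in the question.

(b) If $\Gamma$ is nonamenable, there are a finite generating set $S$ and environments $W_1\le W_2$ on $\mathrm{Cay}(\Gamma,S)$ with values in some $[\delta,K]\subset(0,\infty)$, each with $\Gamma$-invariant law, such that $p^{W_1}(t)<p^{W_2}(t)$ for $t=6\ln3$.

Hence (2) holds for all pairs and all finite generating sets if and only if $\Gamma$ is amenable. For a nonamenable $\Gamma$, these notes do not settle whether (2) fails for *every* finite generating set.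

## Traces on finite groups, and averaging over Følner sets

Some cases can be done by hand. In the matching example, raising $a$ lowers $\frac12(1+e^{-2at})$. If $W_i\equiv w_i$ are constants with $w_1\le w_2$, then $p^{W_i}(t)=\langle e^{-tw_iL_{\mathbf 1}}\delta_o,\delta_o\rangle$, where $L_{\mathbf 1}$ is the Laplacian with all weights $1$; by the spectral theorem this is decreasing in $w_i$.

Suppose for a moment that $\Gamma$ were finite. By invariance of the law of $W$,
$$p^W(t)=\mathbf E\Bigl[\frac1{|\Gamma|}\sum_x\mathbf P_x[X_t=x]\Bigr]=\frac1{|\Gamma|}\mathbf E\bigl[\operatorname{Tr}e^{-tL_W}\bigr].$$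
If $W_1\le W_2$ then $L_{W_1}\le L_{W_2}$ as quadratic forms, so by the min-max principle the ordered eigenvalues satisfy $\lambda_i(W_1)\le\lambda_i(W_2)$, and $\operatorname{Tr}e^{-tL_{W_1}}\ge\operatorname{Tr}e^{-tL_{W_2}}$. So (2) holds, and only the marginal laws had to be invariant.

The averaging over $x$ cannot be dropped, because the comparison fails at a single vertex. Take vertices $v,u,s_1,\dots,s_n$, weight $\frac1n$ on each $us_i$ and weight $w$ on $uv$. A walk that has reached some $s_i$ leaves it before time $t$ with probability at most $t/n$. So, up to an error $t/n$, the return probability at $u$ is that of a walk on $\{u,v\}$ that is killed at rate $1$ at $u$. For $w=0$ this is $e^{-t}$. For $w=R$ it is the $(u,u)$ entry of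
$$\exp\left(-t\begin{pmatrix}1+R&-R\\-R&R\end{pmatrix}\right).$$
The eigenvalues have sum $1+2R$ and product $R$, so as $R\to\infty$ the larger is asymptotic to $2R$ and the smaller tends to $\frac12$, with unit eigenvector tending to $(1,1)/\sqrt2$. The entry tends to $\frac12e^{-t/2}$. At $t=6\ln3$ the return probability at $u$ has gone *up*, from $\frac1{729}$ to $\frac1{54}$ (in the limit of large $n$ and $R$): half of the time the walker hides at $v$, where there is no killing. The return probability at $v$ has gone down from $1$ to $\frac1{54}$, and the sum has dropped from $1+\frac1{729}$ to $\frac1{27}$, as the trace requires.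

On an infinite group there is no uniformly chosen vertex. The natural substitute is to average the *coupling* over large finite sets of translations. On amenable groups this works.

**Proof of Theorem 2(a).** The purpose is to replace the given coupling by a jointly invariant one with the same marginals. Let $Q$ be the joint law of $(W_1,W_2)$ on the Polish space $[0,\infty)^E\times[0,\infty)^E$, let $F_n$ be Følner sets, and put
$$Q_n=\frac1{|F_n|}\sum_{h\in F_n}h_*Q .$$
Since the marginal laws are invariant, each $h_*Q$, and so each $Q_n$, has the two given marginals. These are two fixed laws on Polish spaces, hence tight, so $(Q_n)$ is tight. Let $Q_\infty$ be a weak limit point. Projections are continuous, so $Q_\infty$ has the same marginals. The set $\{W_1\le W_2\}$ is closed and mapped to itself by $\Gamma$, so $Q_n$ gives it mass $1$, and the portmanteau theorem gives $Q_\infty(W_1\le W_2)=1$. Finally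
$$g_*Q_n=\frac1{|F_n|}\sum_{h\in gF_n}h_*Q,\qquad \|g_*Q_n-Q_n\|_{TV}\le\frac{|gF_n\triangle F_n|}{|F_n|}\to0,$$
and $g$ acts continuously, so integrating bounded continuous functions gives $g_*Q_\infty=Q_\infty$. Fact A applies to $Q_\infty$ (non-explosion depends only on the marginals), and $p^{W_1},p^{W_2}$ depend only on the marginals. $\square$

On a nonamenable group there are no Følner sets, and this argument stops. The rest of the notes shows that the obstruction is real. We need environments whose return probabilities can be computed: first we make some edges infinitely fast, then we make the fast edges rare.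

## Infinitely fast edges

**Lemma 1.** Let $A,B\ge0$ be bounded self-adjoint operators on a Hilbert space and $P$ the projection onto $\ker B$. For $t>0$, $e^{-t(A+RB)}\to e^{-tPAP}P$ strongly as $R\to\infty$.

*Example.* $A=\begin{pmatrix}1&0\\0&0\end{pmatrix}$ and $B=\begin{pmatrix}1&-1\\-1&1\end{pmatrix}$ give the matrix above. Here $P$ projects onto $(1,1)/\sqrt2$ and $PAP=\frac12P$, so the limit is $e^{-t/2}P$, with all entries equal to $\frac12e^{-t/2}$.

**Proof.** *Resolvents, weakly.* Let $G_R=(1+A+RB)^{-1}$, so $0\le G_R\le1$. Fix $f$ and put $g_R=G_Rf$. Then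
$$\langle(1+A)g_R,g_R\rangle+R\langle Bg_R,g_R\rangle=\langle f,g_R\rangle\le\|f\|^2,$$
so $\|B^{1/2}g_R\|^2\le\|f\|^2/R\to0$. The $g_R$ are bounded, so along any sequence $R\to\infty$ there are weak limit points. Let $g$ be one. Then $B^{1/2}g=0$, so $g\in\ker B$. For $h\in\ker B$ the term $R\langle Bg_R,h\rangle$ vanishes, so $\langle(1+A)g_R,h\rangle=\langle f,h\rangle$, and in the limit $\langle(1+A)g,h\rangle=\langle f,h\rangle$. That is, $P(1+A)Pg=Pf$, or $(1+PAP)g=Pf$, so $g=Gf$ with $G:=(1+PAP)^{-1}P$. The limit point is unique, so $g_R\to g$ weakly.

*Resolvents, strongly.* Since $Bg=0$, we have $(1+A+RB)(g_R-g)=f-(1+A)g$. Hence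
$$\|g_R-g\|^2\le\langle(1+A+RB)(g_R-g),g_R-g\rangle=\langle f-(1+A)g,\,g_R-g\rangle\to0 .$$

*From resolvents to semigroups.* So $G_R\to G$ strongly, with $0\le G_R,G\le1$. Powers of uniformly bounded strongly convergent operators converge strongly, so $\varphi(G_R)\to\varphi(G)$ strongly for polynomials $\varphi$, and by uniform approximation for all continuous $\varphi$ on $[0,1]$. Take $\varphi(\lambda)=e^{-t(1/\lambda-1)}$ with $\varphi(0)=0$, which is continuous. Then $\varphi(G_R)=e^{-t(A+RB)}$. The operator $G$ is $(1+PAP)^{-1}$ on $\ker B$ and $0$ on $(\ker B)^\perp$, so $\varphi(G)=e^{-tPAP}P$. $\square$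

**The value of a cluster.** Both constructions have the following shape. Some vertices are called $u$-points, some $v$-points. Slow edges of total weight $1$ join each $u$-point to a *sink*, a set of vertices all of whose components under fast edges are infinite. A random set $\omega$ of fast edges joins $u$-points to $v$-points. There are no other edges of positive weight. Fast edges have weight $R$. The Laplacian is $A+RB$, with $A$ from the slow edges and $B$ from the fast edges.

Since $\langle Bf,f\rangle$ is the sum of $(f(x)-f(y))^2$ over fast edges, $\ker B$ consists of the $\ell^2$ functions constant on fast components. They vanish on infinite components, in particular on the sink. So $\ker B$ has the orthonormal basis $e_C=|C|^{-1/2}1_C$, where $C$ runs over the finite fast components (including single vertices). Because functions in $\ker B$ vanish on the sink, $\langle Ae_C,e_{C'}\rangle=\sum_{u\text{-points }x}e_C(x)e_{C'}(x)$, which is $0$ for $C\ne C'$ and $k(C)/|C|$ for $C=C'$, where $k(C)$ is the number of $u$-points in $C$. So $PAP$ is diagonal in this basis, and by Lemma 1 the return probability at time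 $t>0$ of a vertex $w$ in a finite component $C$ tends, as $R\to\infty$, to $e^{-tk(C)/|C|}\langle\delta_w,e_C\rangle^2$. With $z:=e^{-t}$ this is
$$q(C)=\frac{z^{k(C)/|C|}}{|C|},\qquad q(C):=0\ \text{ if } |C|=\infty. \tag{3}$$
A lone $u$-point has $q=z$, a lone $v$-point has $q=1$. When the points of a finite set $C$ of $u$- and $v$-points are merged into one component, the sum of their values drops by the *loss*
$$\mathcal V(C)=\sum_{w\in C}q(\{w\})-z^{k(C)/|C|}. \tag{4}$$
At $z=3^{-6}$, so that $z^{1/2}=\frac1{27}$ and $z^{1/3}=\frac19$:

- an edge (one $u$, one $v$) has loss $1+z-z^{1/2}=\frac{703}{729}$;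
- a pair of edges at one $u$-point (one $u$, two $v$) has loss $2+z-z^{1/3}=\frac{1378}{729}$, which is less than twice $\frac{703}{729}$;
- a star (one $v$, $j$ $u$-points) has loss $1+jz-z^{j/(j+1)}\le1+jz$, which stays close to $1$ even for moderately large $j$.

So two edges sharing a $u$-point are cheaper together than apart, and a whole star at a $v$-point costs little more than a single edge. This suggests that an $\omega_2$ made of pairs and stars could contain an $\omega_1$ made of single edges and still lose less.

## Sparse clumps

To compute expected values we make $\omega$ sparse and expand to first order.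

**Lemma 2.** Let $(K)$ be a countable indexed family of finite connected nonempty edge sets ("clumps") of a graph, with rates $r(K)\in[0,D]$, $D\ge1$. Suppose each vertex lies in at most $D$ clumps and each clump has at most $D$ vertices. Let $N_K\sim\mathrm{Poisson}(\varepsilon r(K))$ be independent, let $\omega=\bigcup_{N_K\ge1}K$, and let $C(w)$ be the $\omega$-cluster of $w$. For any $q$ from clusters to $[0,1]$, with $q(K):=q(V(K))$,
$$\Bigl|\mathbf E\,q(C(w))-q(\{w\})-\varepsilon\sum_{K\ni w}r(K)\bigl(q(K)-q(\{w\})\bigr)\Bigr|\le C_D\,\varepsilon^2 .$$

Here $V(K)$ is the vertex set of $K$, and $K\ni w$ means $w\in V(K)$. We say that $K$ *rings* $N_K$ times.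

*Example.* If the only clump is a single edge $K=\{ww'\}$ of rate $1$, then $\mathbf E\,q(C(w))=e^{-\varepsilon}q(\{w\})+(1-e^{-\varepsilon})q(\{w,w'\})$, in agreement with the lemma.

**Proof.** Let $\mathcal K'$ be the set of clumps sharing a vertex with some clump containing $w$. At most $D$ clumps contain $w$, they have at most $D^2$ vertices, and these lie in at most $D^3$ clumps, so $|\mathcal K'|\le D^3$ and $s:=\sum_{\mathcal K'}r(K)\le D^4$. Let $\mathcal G$ be the event $\sum_{\mathcal K'}N_K\le1$. Then $\mathbf P(\mathcal G^c)\le\frac12(\varepsilon s)^2\le\varepsilon^2D^8$. For $K\ni w$ let $A_K\subset\mathcal G$ be the event that $K$ rings once and no other member of $\mathcal K'$ rings.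

On $\mathcal G$, either no clump containing $w$ rings and $C(w)=\{w\}$, or exactly one $A_K$ occurs. In that case $C(w)=V(K)$: the set $K$ is open and connected, and any open edge touching $V(K)$ belongs to a ringing clump, which touches $V(K)$ and so is in $\mathcal K'$, so it is $K$. Hence on $\mathcal G$,
$$q(C(w))-q(\{w\})=\sum_{K\ni w}1_{A_K}\bigl(q(K)-q(\{w\})\bigr),$$
while off $\mathcal G$ the right side is $0$ and the left side is at most $1$ in absolute value. Since $\mathbf P(A_K)=\varepsilon r(K)e^{-\varepsilon s}$, we have $|\mathbf P(A_K)-\varepsilon r(K)|\le\varepsilon^2r(K)s\le\varepsilon^2D^5$. Summing over at most $D$ clumps, the total error is at most $\varepsilon^2(D^8+D^6)$. $\square$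

## Single edges below pairs and stars: the tree

We now prove Theorem 1. Let $c=30$.

**Step 1: the layers.** *This step sets up $u$-points, $v$-points and a sink inside $\Gamma_0\times\mathbb Z_3$.* Write $x^u=(x,0)$, $x^v=(x,1)$, $x^s=(x,2)$ for $x\in\Gamma_0$. Let $H$ be the graph on the $u$- and $v$-points with edges $x^uy^v$, $y\in\{xa_1,\dots,xa_c\}$. The tree of $\Gamma_0$ is bipartite, into elements of even and odd length. The points $x^u$ with $x$ even and $y^v$ with $y$ odd span a subgraph of $H$ that projects isomorphically onto the tree, and so do the remaining points. No edge of $H$ joins the two families. So $H$ consists of two copies of the $c$-regular tree; in particular it is a $c$-regular forest.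

For $R>0$ and $\omega\subset E(H)$, let $W^{0,R}_\omega$ give weight $1$ to every edge $x^ux^s$, weight $R$ to every edge $x^sy^s$ with $y\in\{xa_j\}$, weight $R$ to every edge of $\omega$, and weight $0$ to all other edges. These are Cayley edges, for the generators $(1,2)$, $(a_j,0)$, $(a_j,1)$ respectively. If $\omega\subset\omega'$ then $W^{0,R}_\omega\le W^{0,R}_{\omega'}$. The $s$-layer is infinite and connected by fast edges, so it is a sink, and (3) applies: as $R\to\infty$ the return probability of a $u$- or $v$-point $w$ tends to $q(C(w))$, where $C(w)$ is its $\omega$-cluster in $H$, and that of an $s$-point tends to $0$.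

**Step 2: the two laws.** *This step chooses $\omega_1$ and $\omega_2$, guided by the list of losses.* Fix $\varepsilon>0$ and put $\beta=\frac{c}{2(c-1)}$.

- For $\omega_1$: each edge of $H$ is a clump with rate $1$. So edges are open independently with probability $1-e^{-\varepsilon}$.
- For $\omega_2$: for each $u$-point, each unordered pair of edges of $H$ at it is a clump with rate $\frac1{c-1}$; for each $v$-point, the star of all $c$ edges at it is a clump with rate $\beta$.

The clocks are independent Poisson$(\varepsilon\cdot\text{rate})$ variables, as in Lemma 2. Both laws are $\Gamma_0$-invariant.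

Why are the stars there? Each edge lies in $c-1$ pairs, so pairs alone would open each edge with probability $1-e^{-\varepsilon}$, as in $\omega_1$. A coupling with $\omega_1$ inside would force equality, but two given edges at one $u$-point are both open with probability of order $\varepsilon$ under the pairs and $\varepsilon^2$ under $\omega_1$. So something must be added, and stars are cheap.

To couple, we try to assign each ring of a clump of $\omega_2$ to one edge of that clump, so that each edge receives mean at least $\varepsilon$. If the rule were jointly $\Gamma_0$-invariant, this would be impossible. Let each $x^u$ collect all rings assigned to its $c$ edges; it needs mean at least $c\varepsilon$. Every ring is collected at most once, so by the mass-transport principle on $\Gamma_0$ (with $x$ sending the rings of the pairs at $x^u$ and of the star at $x^v$) the mean collected is at most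
$$\varepsilon\binom c2\frac1{c-1}+\varepsilon\beta=\varepsilon\Bigl(\frac c2+\beta\Bigr)=\varepsilon\,\frac{c^2}{2(c-1)}<c\,\varepsilon .$$
In a *rooted* tree, however, each $u$-point can have $c-1$ children that are $v$-points, all sending their star rings up to it. Giving up joint invariance buys this factor.

**Step 3: a coupling with $\omega_1\subset\omega_2$.** *This step is the heart of the proof.* Root each tree of $H$ arbitrarily. Every non-root vertex has a parent edge, and every edge is the parent edge of exactly one vertex, its lower endpoint. Assign rings independently as follows.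

- A ring of a star at a non-root $v$-point goes to the parent edge of that point. Rings of stars at roots are unassigned.
- A ring of a pair at a $u$-point goes to the parent edge of the $u$-point if the pair contains it, and otherwise to one of the two edges of the pair by a fair coin.

By Poisson splitting, the counts sent from $K$ to $e$ are independent Poisson variables over all $(K,e)$. So the total numbers $N_e$ received by the edges are independent Poisson variables. Their means are as follows.

If the lower endpoint of $e$ is a $u$-point $x$, the pairs at $x$ containing $e$ all go to $e$. There are $c-1$ of them, with total mean $(c-1)\frac{\varepsilon}{c-1}=\varepsilon$. The star at the upper endpoint of $e$ sends nothing to $e$. So the mean is $\varepsilon$.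

If the lower endpoint of $e$ is a $v$-point $y$ and the upper endpoint is the $u$-point $x$, the star at $y$ gives $\beta\varepsilon$. At least $c-2$ of the pairs at $x$ containing $e$ avoid the parent edge of $x$ ($c-2$ if $x$ is not a root, $c-1$ if it is), each giving $\frac12\cdot\frac\varepsilon{c-1}$. The mean is at least
$$\varepsilon\Bigl(\frac{c}{2(c-1)}+\frac{c-2}{2(c-1)}\Bigr)=\varepsilon .$$

Now thin: if $N_e$ has mean $\lambda_e\ge\varepsilon$, keep each ring independently with probability $\varepsilon/\lambda_e$. The kept counts are independent Poisson$(\varepsilon)$ variables. Let $\omega_1$ be the set of edges with kept count at least $1$; it has the required law. An edge with $N_e\ge1$ lies in a ringing clump, so $\omega_1\subset\omega_2$.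

**Step 4: invariance under all of $\Gamma$.** *The three layers are distinguishable, so we must randomize them.* Let $\tau$ be uniform on $\mathbb Z_3$, independent of everything, and
$$W_i\bigl((x,a),(y,b)\bigr)=W^{0,R}_{\omega_i}\bigl((x,a+\tau),(y,b+\tau)\bigr),\qquad i=1,2 .$$
All edges used are still Cayley edges. For $(g,j)\in\Gamma$, applying $(g,j)$ to $W_i$ replaces $(\omega_i,\tau)$ by $(g\omega_i,\tau-j)$, which has the same law. So each $W_i$ has a $\Gamma$-invariant law, the weights are bounded, and $W_1\le W_2$. The walk from $o=(1,0)$ in $W_i$ is the walk from $(1,\tau)$ in $W^{0,R}_{\omega_i}$, so $p^{W_i}(t)$ is the average over the three points $1^u,1^v,1^s$ of the expected return probabilities in $W^{0,R}_{\omega_i}$. By Step 1 and dominated convergence,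
$$\lim_{R\to\infty}p^{W_i}(t)=\tfrac13\Phi_i(\varepsilon),\qquad\Phi_i(\varepsilon)=\mathbf E\bigl[q(C_{\omega_i}(1^u))+q(C_{\omega_i}(1^v))\bigr]. \tag{5}$$

**Step 5: first order in $\varepsilon$.** *It remains to compare $\Phi_1$ and $\Phi_2$ for small $\varepsilon$.* Lemma 2 applies with $D=1000$, say: a $u$-point lies in $\binom{30}2+30$ clumps of $\omega_2$, a $v$-point in $30\cdot29+1$, clumps have at most $31$ vertices, and rates are at most $1$; for $\omega_1$ the bounds are clear. So $\Phi_i(\varepsilon)=1+z+\varepsilon d_i+O(\varepsilon^2)$.

For $\omega_1$, each point lies in $c$ edges, and an edge has $q=\frac12z^{1/2}$: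
$$d_1=c\bigl(\tfrac12z^{1/2}-z\bigr)+c\bigl(\tfrac12z^{1/2}-1\bigr)=-c\bigl(1+z-z^{1/2}\bigr).$$

For $\omega_2$, a pair has $3$ vertices with $k=1$, so $q=\frac13z^{1/3}$. A star has $c+1$ vertices with $k=c$, so $q=\frac1{c+1}z^{c/(c+1)}$. A $u$-point lies in pairs of total rate $\binom c2\frac1{c-1}=\frac c2$ and in $c$ stars of total rate $c\beta$. A $v$-point lies, for each of its $c$ neighbors $x$, in $c-1$ pairs centered at $x$, with total rate $c$; and in one star of rate $\beta$. Hence
$$d_2=\tfrac c2\bigl(\tfrac13z^{1/3}-z\bigr)+c\beta\Bigl(\tfrac{z^{c/(c+1)}}{c+1}-z\Bigr)+c\bigl(\tfrac13z^{1/3}-1\bigr)+\beta\Bigl(\tfrac{z^{c/(c+1)}}{c+1}-1\Bigr)$$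
$$=\tfrac c2z^{1/3}-\tfrac c2z-c-\beta\bigl(1+cz-z^{c/(c+1)}\bigr).$$
(In terms of (4): $d_1$ is $-c$ times the loss of an edge, and $d_2$ is $-\frac c2$ times the loss of a pair minus $\beta$ times the loss of a star.) Subtract, insert $\beta=\frac c{2(c-1)}$, and write $\frac12z=\frac{(c-1)z}{2(c-1)}$:
$$d_2-d_1=c\Bigl\{\tfrac12z^{1/3}-z^{1/2}+\tfrac12z-\frac{1+cz-z^{c/(c+1)}}{2(c-1)}\Bigr\}=c\Bigl\{\tfrac12z^{1/3}-z^{1/2}-\frac{1+z-z^{c/(c+1)}}{2(c-1)}\Bigr\}.$$
For $t=6\ln3$, $z=3^{-6}$, we have $\frac12z^{1/3}-z^{1/2}=\frac1{18}-\frac1{27}=\frac1{54}$. Since $z\le z^{c/(c+1)}$, the last fraction is at most $\frac1{2(c-1)}=\frac1{58}$. So $d_2-d_1\ge c\bigl(\frac1{54}-\frac1{58}\bigr)>0$.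

Fix $\varepsilon$ small with $\Phi_2(\varepsilon)>\Phi_1(\varepsilon)$, and then, by (5), $R$ large with $p^{W_2}(t)>p^{W_1}(t)$. This proves Theorem 1. $\blacksquare$

## Replacing the rooted tree by fractional ownership of edges

We prove Theorem 2(b). Let $\Gamma$ be nonamenable. Three things must be rebuilt without a tree and without extra layers: a sink with $u$- and $v$-points near it, a graph $\mathcal E$ between $u$- and $v$-points, and a substitute for the root. What the root gave is this: each edge belongs to one of its endpoints (the lower one), and each vertex owns only one of its $c$ edges, a small fraction. In general an edge will be *shared*, with a fraction $\theta(e)$ owned by its $u$-endpoint and $1-\theta(e)$ by its $v$-endpoint, so that every vertex owns only a small fraction of the weight at it. Kesten's theorem will give this.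

Let $t=6\ln3$, $z=3^{-6}$ and $N=28$. The parameters are chosen in the order $p$, $n$, $\varepsilon$, $R$, $\delta$.

**Step 1: a kernel with small norm.** *This step defines the weights on the future edges.* Let $S_0$ be a finite symmetric generating set not containing $1$, and $\nu$ the uniform law on $S_0\cup\{1\}$. By Kesten's theorem convolution by $\nu$ on $\ell^2(\Gamma)$ has norm $r<1$. For $n\ge1$ put
$$\mu=\nu^{*2n},\qquad m(x,y)=\mu(x^{-1}y),\qquad\eta=r^{2n},\qquad S=(S_0\cup\operatorname{supp}\mu)\setminus\{1\}.$$
The kernel $m$ is symmetric and left-invariant. The operator $M$ with kernel $m$ has norm at most $\eta$, and $\mu(g)=\langle M\delta_g,\delta_o\rangle\le\eta$ for all $g$. The set $S$ is a finite symmetric generating set.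

**Step 2: the sink and its boundary.** *This step finds an invariant sink and a supply of points adjacent to it, with density not depending on $n$.* By Benjamini–Schramm (*Percolation beyond $\mathbb Z^d$*, 1996), the critical probability of site percolation on the nonamenable graph $\mathrm{Cay}(\Gamma,S_0)$ is less than $1$. Fix $p<1$ above it, and let $Z$ be Bernoulli($p$) site percolation. Let $Z_\infty$ be the union of its infinite clusters, a.s. nonempty, and let $\mathcal B$ be the set of $x\notin Z$ with an $S_0$-neighbor in $Z_\infty$. Almost surely $Z\ne\Gamma$, so an infinite cluster is not all of $\Gamma$ and, the graph being connected, has a neighbor outside itself; that neighbor is not in $Z$, since otherwise it would belong to the cluster. So $\mathcal B\neq\emptyset$ a.s., and by invariance $b:=\mathbf P(o\in\mathcal B)>0$. It does not depend on $n$. Label the points of $\mathcal B$ by independent fair coins, $u$ or $v$; this gives disjoint sets $U_0,V_0$.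

**Step 3: $U_0$ and $V_0$ see each other through $m$.** *This step bounds from below the mean $m$-weight between $U_0$ and $V_0$.* On the probability space of the i.i.d. variables used so far, $\Gamma$ acts by measure-preserving maps. Let $(\pi(y)f)(\cdot)=f(y^{-1}\,\cdot)$ be the corresponding unitary representation on $L^2$. With $\xi=1_{\{o\in\mathcal B\}}$ we have $\pi(y)\xi=1_{\{o\in y^{-1}\mathcal B\}}=1_{\{y\in\mathcal B\}}$. Write $\pi(\nu)=\sum_g\nu(g)\pi(g)$. It is self-adjoint because $\nu$ is symmetric, it fixes the constant $1$, and $\pi(\nu^{*2n})=\pi(\nu)^{2n}$. By Cauchy–Schwarz,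
$$\sum_y\mu(y)\mathbf P(o,y\in\mathcal B)=\langle\xi,\pi(\nu)^{2n}\xi\rangle=\|\pi(\nu)^n\xi\|^2\ge\langle\pi(\nu)^n\xi,1\rangle^2=\langle\xi,1\rangle^2=b^2 .$$
The term $y=o$ is at most $\mu(1)\le\eta$. Given $\mathcal B\ni o,y$ with $y\ne o$, the labels are $(u,v)$ with probability $\frac14$. So
$$e_0:=\mathbf E\Bigl[1_{o\in U_0}\sum_{y\in V_0}m(o,y)\Bigr]=\tfrac14\sum_{y\ne o}\mu(y)\mathbf P(o,y\in\mathcal B)\ge\tfrac14(b^2-\eta)\ge\tfrac{b^2}8,$$
provided $\eta\le b^2/2$, which we assume from now on.

**Step 4: pruning.** *This step makes the weight at every surviving point at least a constant.* Let $m_0=b^2/16$, which does not depend on $n$. Given $U_k,V_k$, simultaneously delete all $x\in U_k$ with $\sum_{y\in V_k}m(x,y)<m_0$ and all $y\in V_k$ with $\sum_{x\in U_k}m(x,y)<m_0$; call the results $U_{k+1},V_{k+1}$. Let $U=\bigcap U_k$, $V=\bigcap V_k$. For $x\in U$ only finitely many $y$ have $m(x,y)>0$, so for $k$ large the sets $V_k$ and $V$ agree on them, and since $x$ is never deleted,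
$$M_x:=\sum_{y\in V}m(x,y)\ge m_0\quad(x\in U),\qquad M_y:=\sum_{x\in U}m(x,y)\ge m_0\quad(y\in V),$$
the second by symmetry.

We check that not everything is destroyed. When a point is deleted at stage $k$, let it send mass $m$ to each point of the current opposite set, that is, $x\in U_k\setminus U_{k+1}$ sends $s(x,y)=m(x,y)$ to each $y\in V_k$, and likewise for deleted points of $V_k$. A deleted point sends less than $m_0$ in total. If $x\in U_0$, $y\in V_0$ and $(x,y)\notin U\times V$, look at the first stage at which $x$ or $y$ is deleted: the other point is then still current, so $s(x,y)+s(y,x)\ge m(x,y)$. Put $E_*:=\mathbf E[1_{o\in U}M_o]$. Then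
$$e_0-E_*\le\mathbf E\Bigl[1_{o\in U_0}\sum_ys(o,y)\Bigr]+\mathbf E\Bigl[1_{o\in U_0}\sum_ys(y,o)\Bigr].$$
By mass transport the last term is $\mathbf E\sum_ys(o,y)1_{y\in U_0}=\mathbf E\bigl[1_{o\in V_0}\sum_ys(o,y)\bigr]$. So the right side is at most $m_0\mathbf P(o\in U_0\cup V_0)\le m_0$, and
$$E_*\ge e_0-m_0\ge\tfrac{b^2}{16}>0,\qquad\mathbf E[1_{o\in V}M_o]=E_*,$$
the last by mass transport with $F(x,y)=1_{x\in U,\,y\in V}\,m(x,y)$.

Let $\mathcal E=\{xy:x\in U,\,y\in V,\,m(x,y)>0\}$ and $m(e)=m(x,y)$ for $e=xy\in\mathcal E$. Edges of $\mathcal E$ are Cayley edges for $S$. Everything so far is called the *base*; it is an equivariant function of i.i.d. variables.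

**Step 5: ownership.** *This step replaces the rooting.* We claim that for every base configuration there is $\theta:\mathcal E\to[0,1]$ with
$$\sum_{e\ni x}m(e)\theta(e)\le\eta\quad(x\in U),\qquad\sum_{e\ni y}m(e)(1-\theta(e))\le\eta\quad(y\in V). \tag{6}$$

First let $\mathcal F\subset\mathcal E$ be finite and consider only edges of $\mathcal F$. Build a network: source to $e\in\mathcal F$ with capacity $m(e)$, each $e$ to its two endpoints with infinite capacity, each endpoint to the sink of the network with capacity $\eta$. If there is a flow of value $m(\mathcal F)=\sum_{e\in\mathcal F}m(e)$, let $\theta(e)$ be the part of $m(e)$ sent to the $U$-endpoint, divided by $m(e)$; this satisfies (6) for $\mathcal F$. By max-flow–min-cut we need every cut to have capacity at least $m(\mathcal F)$. In a finite cut, if $\mathcal F'$ is the set of edges on the source side, their endpoints $V(\mathcal F')$ are there too, so the capacity is at least $m(\mathcal F\setminus\mathcal F')+\eta|V(\mathcal F')|$. So it suffices that $m(\mathcal F')\le\eta|V(\mathcal F')|$ for all $\mathcal F'\subset\mathcal F$. Let $K_U,K_V$ be the sets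 of endpoints of $\mathcal F'$ in $U$ and in $V$. Then
$$m(\mathcal F')\le\sum_{x\in K_U,\,y\in K_V}m(x,y)=\langle1_{K_U},M1_{K_V}\rangle\le\eta\sqrt{|K_U||K_V|}\le\eta|V(\mathcal F')|.$$

Now exhaust $\mathcal E$ by finite sets $\mathcal F_k$, take $\theta_k$ for $\mathcal F_k$ (extended arbitrarily), and let $\theta$ be a limit point in the compact space $[0,1]^{\mathcal E}$. Each constraint in (6) involves finitely many edges, all in $\mathcal F_k$ for large $k$, so it passes to the limit. This proves the claim. No measurability or equivariance of $\theta$ is claimed, and none will be needed.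

Put $\kappa=\eta/m_0$ and $\varphi=1-\theta$. Since $M_x,M_y\ge m_0$,
$$\bar\theta_x:=\frac1{M_x}\sum_{e\ni x}m(e)\theta(e)\le\kappa\quad(x\in U),\qquad\bar\varphi_y:=\frac1{M_y}\sum_{e\ni y}m(e)\varphi(e)\le\kappa\quad(y\in V). \tag{7}$$
From now on $n$ is so large that also $\kappa<1/N$. This is possible because $m_0$ is fixed and $\eta\to0$.

**Step 6: the clumps, given the base.** *This step imitates single edges, pairs and stars with weights.* Set
$$\rho_u=\frac2{2-\kappa},\qquad\rho_v=\frac1{(2-\kappa)(1-N\kappa)} .$$

- For $\omega_1$: each $e\in\mathcal E$ is a clump with rate $m(e)$.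
- For $\omega_2$, *$u$-clumps*: for $x\in U$ and each ordered pair $(y,y')$ of $\mathcal E$-neighbors of $x$ ($y=y'$ allowed), the clump $\{xy,xy'\}$ has rate $\frac12\rho_u\,m(x,y)m(x,y')/M_x$.
- For $\omega_2$, *$v$-clumps*: for $y\in V$ and each $N$-tuple $(x_1,\dots,x_N)$ of $\mathcal E$-neighbors of $y$ (repetitions allowed), the clump $\{x_1y,\dots,x_Ny\}$ has rate $\frac{\rho_v}N\prod_{i=1}^Nm(x_i,y)/M_y^{N-1}$.

Summing over pairs or tuples, the total rate of $u$-clumps centered at $x$ is $\frac12\rho_uM_x$, and that of $v$-clumps centered at $y$ is $\frac{\rho_v}NM_y$. Clocks are independent Poisson$(\varepsilon\cdot\text{rate})$ given the base. The hypotheses of Lemma 2 hold with a $D$ not depending on the base: each vertex has at most $|S|$ neighbors, so it lies in at most $|S|^2+|S|^3+|S|^N+|S|^{N+1}$ clumps of $\omega_2$ and at most $|S|$ clumps of $\omega_1$; clumps have at most $N+1$ vertices; and since $m(x,y)\le M_x\le1$ and $m(x,y)\le M_y\le1$, rates are at most $\max(1,\rho_u,\rho_v)$. The rates are equivariant functions of the base.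

**Step 7: domination given the base.** *This step replaces the tree coupling.* For random subsets of $\mathcal E$, we say that $\omega_1$ is stochastically dominated by $\omega_2$ if $\mathbf Eh(\omega_1)\le\mathbf Eh(\omega_2)$ for all bounded measurable increasing $h$; for instance independent edges of density $\frac14$ are dominated by independent edges of density $\frac12$, by thinning. Fix the base and a $\theta$ as in Step 5. Assign each ring independently.

A ring of a $u$-clump $(e,e')$, $e=xy$, $e'=xy'$, goes to the first edge $e$ with probability $\frac12(1+\theta(e)-\theta(e'))\in[0,1]$, and otherwise to $e'$, that is, with probability $\frac12(1+\theta(e')-\theta(e))$. By this symmetry an edge $e$ at $x$ receives the same mean from the first as from the second position, in total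
$$2\cdot\varepsilon\sum_{e'\ni x}\tfrac12\rho_u\frac{m(e)m(e')}{M_x}\cdot\tfrac12\bigl(1+\theta(e)-\theta(e')\bigr)=\varepsilon\rho_um(e)\,\frac{1+\theta(e)-\bar\theta_x}2\ge\varepsilon\rho_um(e)\,\frac{1+\theta(e)-\kappa}2 .$$

A ring of a $v$-clump $(e_1,\dots,e_N)$, $e_i=x_iy$, goes to position $i$ with probability $\varphi(e_i)/\max\bigl(1,\sum_j\varphi(e_j)\bigr)$, and is otherwise unassigned; these probabilities sum to at most $1$. An edge $e$ at $y$ can be at any of $N$ positions, so it receives the mean
$$N\cdot\varepsilon\,\frac{\rho_v}N\,m(e)\varphi(e)\,\mathbf E\Bigl[\frac1{\max(1,\varphi(e)+\Sigma)}\Bigr],$$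
where $\Sigma$ is the sum of $N-1$ independent copies of $\varphi(e')$, with $e'$ an edge of $\mathcal E$ at $y$ chosen with law $m(\cdot)/M_y$. Since $\varphi(e)\le1$, we have $1/\max(1,\varphi(e)+\Sigma)\ge1/(1+\Sigma)\ge1-\Sigma$, and $\mathbf E\Sigma=(N-1)\bar\varphi_y\le N\kappa$ by (7). So this mean is at least $\varepsilon\rho_vm(e)\varphi(e)(1-N\kappa)$.

Altogether $e$ receives a mean which, divided by $\varepsilon m(e)$, is at least
$$\rho_u\frac{1+\theta(e)-\kappa}2+\rho_v\bigl(1-\theta(e)\bigr)(1-N\kappa).$$
This is affine in $\theta(e)$. At $\theta(e)=1$ it equals $\rho_u\frac{2-\kappa}2=1$, and at $\theta(e)=0$ it equals $\frac{1-\kappa}{2-\kappa}+\frac1{2-\kappa}=1$. So it equals $1$ for all $\theta(e)$. By Poisson splitting the received counts are independent Poisson variables with means at least $\varepsilon m(e)$, and an edge with positive count is in $\omega_2$. Thinning to means exactly $\varepsilon m(e)$ gives a copy of $\omega_1$ inside $\omega_2$. So, given the base, $\omega_1$ is stochastically dominated by $\omega_2$. The function $\theta$ was only a device to prove this statement about two conditional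 laws.

**Step 8: the environments.** *This step produces the coupled environments with invariant marginals.* Join each $x\in U$ to its $S_0$-neighbors in $Z_\infty$ (there is at least one, since $x\in\mathcal B$) by equal weights of total $1$. Give weight $R$ to the $S_0$-edges inside $Z_\infty$ and to the edges of $\omega_i$, and weight $0$ to all other edges. This defines $W_i^R$ on $\mathrm{Cay}(\Gamma,S)$. The three kinds of edges are disjoint, since $U,V$ are disjoint from $Z$. The law of $W_i^R$ is invariant, because base and rates are equivariant. Given the base, $W_i^R$ is an increasing function of $\omega_i$. So for bounded measurable increasing $h$, Step 7 gives $\mathbf E[h(W_1^R)\mid\text{base}]\le\mathbf E[h(W_2^R)\mid\text{base}]$, hence $\mathbf Eh(W_1^R)\le\mathbf Eh(W_2^R)$. Strassen's theorem (stochastic domination for a closed partial order on a compact metric space, here $[0,\max(1,R)]^E$, is realized by an ordered coupling) gives a coupling with $W_1^R\le W_2^R$ a.s.; redefining both as $0$ on a null set, everywhere.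

**Step 9: the limit $R\to\infty$.** *This step reduces to cluster values.* The components of $Z_\infty$ are infinite, so $Z_\infty$ is a sink, and the computation leading to (3) applies with $u$-points $U$ and $v$-points $V$; vertices outside $U\cup V\cup Z_\infty$ are isolated and have $q=1$. With $C_i(o)$ the fast component of $o$, $k(C)=|C\cap U|$, and $q=0$ on infinite components, in particular on $Z_\infty$, bounded convergence gives
$$p^{W_i^R}(t)\to\Psi_i(\varepsilon):=\mathbf E\,q(C_i(o)).$$
For $o\notin U\cup V$ the value is the same for $i=1,2$ and does not depend on the clumps.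

**Step 10: first order in $\varepsilon$.** *This step compares losses.* Apply Lemma 2 given the base, with $w=o$ when $o\in U\cup V$. The error is uniform in the base, so
$$\Psi_i(\varepsilon)=\Psi(0)+\varepsilon\Delta_i+O(\varepsilon^2),\qquad\Delta_i=\mathbf E\sum_{K\ni o}r_i(K)\bigl(q(K)-q(\{o\})\bigr),$$
where $\Psi(0)$ is the common value when no clump rings. Call $x$ the center of a $u$-clump, $y$ the center of a $v$-clump, and the $U$-endpoint the center of a single edge. Let the center of $K$ send mass $r_i(K)(q(K)-q(\{w\}))$ to each $w\in V(K)$. The absolute masses are bounded, so the signed mass-transport principle applies. The mean mass received by $o$ is $\Delta_i$, and so, with $\mathcal V(K):=\mathcal V(V(K))$ from (4) and $|V(K)|\,q(K)=z^{k(K)/|V(K)|}$,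
$$\Delta_i=-\mathbf E\sum_{K\text{ centered at }o}r_i(K)\,\mathcal V(K).$$

- Single edges have $\mathcal V=1+z-z^{1/2}$ and total rate $M_x$ at $x\in U$. Hence $\Delta_1=-E_*(1+z-z^{1/2})$.
- A $u$-clump with $y\ne y'$ has $\mathcal V=2+z-z^{1/3}$. If $y=y'$ then $\mathcal V=1+z-z^{1/2}<2+z-z^{1/3}$, since $z^{1/3}<1$. The total rate at $x$ is $\frac12\rho_uM_x$.
- A $v$-clump with $j\le N$ distinct $u$-points has $\mathcal V=1+jz-z^{j/(j+1)}\le1+Nz$. The total rate at $y$ is $\frac{\rho_v}NM_y$.

Using $\mathbf E[1_{o\in U}M_o]=\mathbf E[1_{o\in V}M_o]=E_*>0$,
$$\frac{\Delta_2-\Delta_1}{E_*}\ge1+z-z^{1/2}-\tfrac12\rho_u\bigl(2+z-z^{1/3}\bigr)-\rho_v\bigl(\tfrac1N+z\bigr).$$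
As $n\to\infty$, $\eta\to0$, so $\kappa\to0$, $\rho_u\to1$, $\rho_v\to\frac12$, and the right side tends to
$$1+z-z^{1/2}-1-\tfrac12z+\tfrac12z^{1/3}-\tfrac1{2N}-\tfrac12z=\tfrac12z^{1/3}-z^{1/2}-\tfrac1{2N}=\tfrac1{54}-\tfrac1{56}>0 .$$
Fix $n$ with $\eta\le b^2/2$, $\kappa<1/N$ and positive right side. Then $\Delta_2>\Delta_1$. Fix $\varepsilon$ small with $\Psi_2(\varepsilon)>\Psi_1(\varepsilon)$, and then $R$ with $p^{W_2^R}(t)>p^{W_1^R}(t)$.

**Step 11: weights bounded away from $0$.** *This step removes the zero weights.* Replace $W_i^R$ by $W_i^R+\delta$ on all edges of $\mathrm{Cay}(\Gamma,S)$. This preserves invariance and the ordering, and the values lie in $[\delta,K]$ with $K=\max(1,R)+\delta$. We have $L_{W+\delta}=L_W+\delta L_{\mathbf 1}$, and by Duhamel's formula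
$$e^{-tL_W}-e^{-tL_{W+\delta}}=\int_0^te^{-(t-s)L_{W+\delta}}\,\delta L_{\mathbf 1}\,e^{-sL_W}\,ds ,$$
and all semigroup factors are contractions, so $\|e^{-tL_{W+\delta}}-e^{-tL_W}\|\le t\delta\|L_{\mathbf 1}\|$. By (1) the return probabilities move by at most $t\delta\|L_{\mathbf 1}\|$, so the strict inequality $p^{W_1}(t)<p^{W_2}(t)$ persists for small $\delta>0$. This proves Theorem 2(b), and with part (a) the equivalence stated after Theorem 2. $\blacksquare$
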